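\title{$C(S^2)$ is an inductive limit of semiprojective C*-algebras}

\begin{abstract}
We show that $C(S^2)$ and $C_0(\mathbb{R}^2)$ are inductive limits of semiprojective C*-algebras, with an explicit sequence and surjective connecting maps. The algebra $C(S^2)$ is the universal unital C*-algebra generated by the entries of a $2\times 2$ projection $p$ with $p_{11}+p_{22}=1$. We relax the last relation to $\|p_{11}+p_{22}-1\|\le\epsilon$ and prove that the resulting universal algebra $G_\epsilon$ is semiprojective for every $\epsilon>0$ outside $\{\frac12,\frac13,\frac14,\dots\}$. The proof combines a gap lemma for the element $p_{11}+p_{22}-1$, a Hahn--Banach argument that produces a direction in which unitary conjugation decreases its norm, and a localization by a quasi-central approximate unit. The same tools show how the homotopy type and the traces of $G_\epsilon$ depend on the position of $\epsilon$ relative to the numbers $\frac1n$.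
\end{abstract}

\section{Introduction}\label{sec:intro}

Throughout, ideals are closed and two-sided, and homomorphisms are $*$-homomorphisms, unital only when we say so.

\begin{definition}\label{def:sp}
A separable C*-algebra $A$ is \emph{semiprojective} (in the sense of Blackadar) if the following holds. For every C*-algebra $B$, every increasing sequence $J_1\subseteq J_2\subseteq\cdots$ of ideals of $B$ with $J=\overline{\bigcup_nJ_n}$, and every homomorphism $\varphi\colon A\to B/J$, there are $n$ and a homomorphism $\psi\colon A\to B/J_n$ with $\pi_n\circ\psi=\varphi$, where $\pi_n\colon B/J_n\to B/J$ is the quotient map.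
\end{definition}

To see what the definition measures, note that for $b\in B$
\begin{equation}\label{eq:norm}
\|b+J\|=\lim_{n\to\infty}\|b+J_n\| ,
\end{equation}
because $\|b+J_n\|$ is the distance from $b$ to $J_n$ and $\bigcup_nJ_n$ is dense in $J$. Suppose that $A$ is given by finitely many generators and relations. A homomorphism $A\to B/J$ is a tuple in $B/J$ that satisfies the relations. Lift the tuple to $B$ in any way; by \eqref{eq:norm} it satisfies the relations in $B/J_n$ up to an error that tends to $0$. Semiprojectivity asks that the error be removed completely at a finite stage, by a correction that is invisible in $B/J$. The simplest example is $\mathbb{C}$, generated by one projection: functional calculus turns an approximate projection into a projection (Lemma~\ref{lem:projlift}). The algebra $C(S^2)$ is not semiprojective; a short proof is given in Proposition~\ref{prop:notsp}.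

For such an algebra the next best property is to be an \emph{inductive limit of semiprojective C*-algebras}, that is, isomorphic to the limit of a sequence $A_1\to A_2\to\cdots$ of separable semiprojective C*-algebras. Then a homomorphism $A\to B/J$ need not lift, but its composition with each map $A_m\to A$ does. The problem list \cite{OAP} describes $C(S^2)$ as probably the easiest C*-algebra for which it is unknown whether it has this property. This is the question we answer:
\begin{quote}
\emph{Is $C(S^2)$ an inductive limit of semiprojective C*-algebras?}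
\end{quote}
Two known facts frame the question. First, $C(S^2)$ is such a limit if and only if $C_0(\mathbb{R}^2)$ is. Second, $C_0(\mathbb{R}^2)\otimes\mathcal{K}$ is such a limit, where $\mathcal{K}$ denotes the compact operators on a separable infinite-dimensional Hilbert space. The second fact suggests a positive answer. We use neither, and treat both algebras directly.

For a C*-algebra $B$ and $x=(x_{ij})\in M_2(B)$ put $\mathrm{Tr}_2(x)=x_{11}+x_{22}\in B$. For unital $B$ and a projection $P\in M_2(B)$ put
\[
c(P)=\mathrm{Tr}_2(P)-1\in B .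
\]
For $\epsilon\ge0$ let $G_\epsilon$ be the universal unital C*-algebra generated by elements $p_{ij}$, $1\le i,j\le2$, such that $p=(p_{ij})$ is a projection in $M_2(G_\epsilon)$ and $c=c(p)$ satisfies $\|c\|\le\epsilon$. For $\epsilon'\le\epsilon$ there is a canonical surjection $G_\epsilon\to G_{\epsilon'}$, $p\mapsto p$. Let $\chi\colon G_\epsilon\to\mathbb{C}$ be the character with $\chi(p)=\mathrm{diag}(1,0)$, and let $G_\epsilon^0=\ker\chi$.

\begin{theorem}\label{thm:A}
If $\epsilon>0$ and $\epsilon\notin\{\frac12,\frac13,\frac14,\dots\}$, then $G_\epsilon$ is semiprojective.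
\end{theorem}

\begin{theorem}\label{thm:B}
Let $\epsilon_n=\frac{2}{2n+1}$ for $n\ge1$. The algebras $G_{\epsilon_n}$ and $G^0_{\epsilon_n}$ are semiprojective, and along the canonical surjections
\[
C(S^2)\cong\varinjlim G_{\epsilon_n},\qquad C_0(\mathbb{R}^2)\cong\varinjlim G^0_{\epsilon_n}.
\]
Hence $C(S^2)$ and $C_0(\mathbb{R}^2)$ are inductive limits of semiprojective C*-algebras.
\end{theorem}

Here is why one should expect Theorem~\ref{thm:A}. We have $G_0\cong C(S^2)$. For every $n\ge1$ there is a projection $p_n\in M_2(M_n)$ of rank $n+1$ with $c(p_n)=\frac1n$. For large $n$ it almost satisfies the relation $c=0$, but an exact solution has rank $n$, so none lies near $p_n$. This is what prevents $G_0$ from being semiprojective. If $\frac1{k+1}<\epsilon<\frac1k$, then $p_n$ is an exact solution of $\|c\|\le\epsilon$ for $n>k$, and it violates the relation by at least $\frac1k-\epsilon$ for $n\le k$. So the $p_n$ no longer obstruct anything, and the theorem says that no other obstruction appears.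

Each of the two relations of $G_\epsilon$ is easy to lift alone: projections lift, and a self-adjoint element of norm at most $\epsilon$ lifts to one of the same kind by truncating any self-adjoint lift with the function $\lambda\mapsto\max(-\epsilon,\min(\lambda,\epsilon))$. The difficulty is to decrease $\|c(P)\|$ while $P$ stays a projection. We move $P$ by unitary conjugation. Section~\ref{sec:gap} shows that no representation has $c$ confined to a compact interval inside $(\frac1{k+1},\frac1k)$. Section~\ref{sec:descent} converts this, by duality, into a direction of conjugation that decreases $\|c\|$. Section~\ref{sec:flow} makes the conjugation trivial modulo a given ideal, and Section~\ref{sec:sp} proves Theorems~\ref{thm:A} and~\ref{thm:B}.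

The numbers $\frac1n$ are also visible in the algebras $G_\epsilon$ themselves. Two homomorphisms $A\to A'$ are \emph{homotopic}, written $\simeq$, if they are joined by a path $(\alpha_s)_{0\le s\le1}$ of homomorphisms with $s\mapsto\alpha_s(a)$ norm-continuous for each $a\in A$; and $\pi\colon A\to A'$ is a \emph{homotopy equivalence} if there is $\mu\colon A'\to A$ with $\mu\pi\simeq\mathrm{id}$ and $\pi\mu\simeq\mathrm{id}$. The following complement, proved in Section~\ref{sec:homotopy}, is not needed for Theorems~\ref{thm:A} and~\ref{thm:B}.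

\begin{theorem}\label{thm:C}
Let $k\ge1$.
\begin{enumerate}
\item[(i)] If $\frac1{k+1}<\epsilon'<\epsilon<\frac1k$, the canonical map $G_\epsilon\to G_{\epsilon'}$ is a homotopy equivalence.
\item[(ii)] If $\frac1{k+1}<\epsilon<\frac1k$, every tracial state $\tau$ of $G_\epsilon$ satisfies $|\tau(c)|\le\frac1{k+1}$, and this bound is attained.
\item[(iii)] If $\epsilon'<\frac1n\le\epsilon$ for some integer $n\ge1$, the canonical map $G_\epsilon\to G_{\epsilon'}$ is not a homotopy equivalence.
\end{enumerate}
\end{theorem}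

\section{The algebras $G_\epsilon$ and the sphere}\label{sec:G}

\subsection*{Elementary facts}
For self-adjoint $a$ let $a_+$ be the positive part, so that $a=a_+-(-a)_+$; homomorphisms commute with it. A homomorphism $\alpha\colon A\to B$ acts entrywise on $M_2(A)$ and commutes with $\mathrm{Tr}_2$; if it is unital, $c(\alpha(P))=\alpha(c(P))$. The map $\mathrm{Tr}_2$ is positive, $\|\mathrm{Tr}_2(x)\|\le2\|x\|$, and $\mathrm{Tr}_2\bigl((b\otimes1_2)x(b\otimes 1_2)\bigr)=b\,\mathrm{Tr}_2(x)\,b$ for $b\in B$. If $\tau$ is a trace on $B$, then $\tau\circ\mathrm{Tr}_2$ is a trace on $M_2(B)$, since $\mathrm{Tr}_2(xy)=\sum_{i,j}x_{ij}y_{ji}$. For a projection $P\in M_2(B)$ we have $0\le P_{ii}\le1$, and therefore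
\begin{equation}\label{eq:cbasic}
-1\le c(P)\le1,\qquad c(1-P)=-c(P).
\end{equation}

A projection at distance less than $1$ from the unit is invertible, hence equal to the unit. Two projections $P,Q$ in a matrix algebra with $\|P-Q\|<1$ have the same rank: if $\xi=Q\xi\ne0$ and $P\xi=0$, then $\|\xi\|=\|(Q-P)\xi\|<\|\xi\|$, so $P$ is injective on the range of $Q$, and the roles can be exchanged. Consequently a continuous path of projections that meets the unit is constant, and the rank is constant along a continuous path of matrix projections.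

\begin{lemma}\label{lem:projlift}
Let $B$, $J_n$, $J$ be as in Definition~\ref{def:sp}. Every projection in $B/J$ lifts to a projection in $B/J_n$ for some $n$, and every projection in $M_2(B/J)$ lifts to a projection in $M_2(B/J_n)$ for some $n$.
\end{lemma}

\begin{proof}
Lift the projection to a self-adjoint $b\in B$. Since $b^2-b\in J$, \eqref{eq:norm} gives $n$ with $\|b^2-b+J_n\|<\frac14$. Then $\frac12$ is not in the spectrum of $b+J_n$, so the indicator function of $(\frac12,\infty)$ is continuous on the spectrum. It vanishes at $0$ and fixes $0$ and $1$. Applied to $b+J_n$ it gives a projection in $B/J_n$ with the right image. For the second claim use $M_2(B)$ and the ideals $M_2(J_n)$.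
\end{proof}

\subsection*{The universal property}
The relation that $p$ is a projection reads $p_{ij}^*=p_{ji}$ and $\sum_lp_{il}p_{lj}=p_{ij}$. It forces $\|p_{ij}\|\le1$ in every representation, so the supremum of the norms over all representations of the relations is a finite C*-seminorm on $*$-polynomials in the $p_{ij}$, and $G_\epsilon$ is the associated completion. It is separable, and nonzero because of $\chi$. What we use is the universal property: \emph{for every unital C*-algebra $B$ and every projection $P\in M_2(B)$ with $\|c(P)\|\le\epsilon$ there is a unique unital homomorphism $G_\epsilon\to B$ with $p\mapsto P$.}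

By \eqref{eq:cbasic}, $G_\epsilon=G_1$ for $\epsilon\ge1$. Let $I_\epsilon$ be the ideal of $G_1$ generated by $(|c|-\epsilon)_+$. A unital homomorphism $\alpha$ on $G_1$ satisfies $\|\alpha(c)\|\le\epsilon$ if and only if it kills $(|c|-\epsilon)_+$. Hence $G_\epsilon=G_1/I_\epsilon$, the ideals $I_\epsilon$ grow as $\epsilon$ decreases, and the canonical surjections are the quotient maps. Since $\chi(c)=0$, we have $I_\epsilon\subseteq G_1^0$ and $G_\epsilon^0=G_1^0/I_\epsilon$.

\begin{proposition}\label{prop:limit}
We have $G_0\cong C(S^2)$ and $G_0^0\cong C_0(\mathbb{R}^2)$. If $\epsilon_n\downarrow0$, then $\overline{\bigcup_nI_{\epsilon_n}}=I_0$, and $\varinjlim G_{\epsilon_n}\cong G_0$ and $\varinjlim G^0_{\epsilon_n}\cong G_0^0$.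
\end{proposition}

\begin{proof}
In $G_0$ the relations $p=p^*$ and $c=0$ say that $p=\left(\begin{smallmatrix}a&x\\x^*&1-a\end{smallmatrix}\right)$ with $a=a^*$. The diagonal entries of $p^2=p$ give $a^2+xx^*=a$ and $x^*x+(1-a)^2=1-a$, and the upper right entry gives $ax+x(1-a)=x$; the lower left entry is its adjoint. So $p^2=p$ is equivalent to
\[
xx^*=a-a^2=x^*x,\qquad ax=xa .
\]
Thus $a,x,x^*$ commute and $G_0$ is commutative. By the universal property, $\omega\mapsto(\omega(a),\omega(x))$ is a bijection from the character space onto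
\[
\Sigma=\{(a,x)\in\mathbb{R}\times\mathbb{C}:|x|^2=a-a^2\}=\{(a,x):(a-\tfrac12)^2+|x|^2=\tfrac14\},
\]
and it is continuous, hence a homeomorphism of compact Hausdorff spaces. So $G_0\cong C(\Sigma)\cong C(S^2)$. The character $\chi$ is evaluation at $(1,0)$, and its kernel is $C_0(\Sigma\setminus\{(1,0)\})\cong C_0(\mathbb{R}^2)$.

Each $I_{\epsilon_n}$ lies in $I_0$, and the generator $|c|$ of $I_0$ is within $\epsilon_n$ of $(|c|-\epsilon_n)_+\in I_{\epsilon_n}$. This gives the claim on the union. Finally, if $J_1\subseteq J_2\subseteq\cdots$ are ideals of a C*-algebra $B$, the limit of $B/J_1\to B/J_2\to\cdots$ is $B$ with the seminorm $\lim_n\|b+J_n\|$, modulo its kernel and completed; by \eqref{eq:norm} this is $B/\overline{\bigcup_nJ_n}$. Apply this to $B=G_1$ and to $B=G_1^0$.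
\end{proof}

A projection in $M_2(\mathbb{C})$ has $c\in\{-1,0,1\}$ according to its rank. So for every $\epsilon<1$ the characters of $G_\epsilon$ are the rank-one projections, the same sphere as for $G_0$: the relaxation adds only noncommutative representations. The following ones govern everything.

\begin{example}\label{ex:pn}
Let $n\ge1$, let $\xi_0,\dots,\xi_{n-1}$ and $\eta_0,\dots,\eta_n$ be orthonormal bases of $\mathbb{C}^n$ and $\mathbb{C}^{n+1}$, and define $t_1,t_2\colon\mathbb{C}^{n+1}\to\mathbb{C}^n$ by
\[
t_1\eta_j=\sqrt{\tfrac{n-j}{n}}\;\xi_j,\qquad t_2\eta_j=\sqrt{\tfrac jn}\;\xi_{j-1},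
\]
so that $t_1\eta_n=0=t_2\eta_0$. Then $(t_1^*t_1+t_2^*t_2)\eta_j=(\frac{n-j}n+\frac jn)\eta_j=\eta_j$, so $T\eta=(t_1\eta,t_2\eta)$ is an isometry $\mathbb{C}^{n+1}\to\mathbb{C}^n\oplus\mathbb{C}^n$, and $p_n=TT^*=(t_it_j^*)_{i,j}$ is a projection of rank $n+1$ in $M_2(M_n)$. Moreover $(t_1t_1^*+t_2t_2^*)\xi_j=(\frac{n-j}n+\frac{j+1}n)\xi_j$, so $c(p_n)=\frac1n$ is a scalar. For instance $p_1=1_2$, and
\[
p_2=\left(\begin{array}{cc|cc}1&0&0&0\\0&\frac12&\frac12&0\\ \hline 0&\frac12&\frac12&0\\0&0&0&1\end{array}\right),\qquad \mathrm{Tr}_2(p_2)=\tfrac32\cdot 1_2 .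
\]
For $\epsilon\ge\frac1n$ we obtain a unital homomorphism $\rho_n\colon G_\epsilon\to M_n$ with $\rho_n(p)=p_n$. The value $\frac1n$ cannot be improved without changing the rank. Indeed, let $\mathrm{tr}_n$ be the normalized trace on $M_n$. A projection $Q\in M_2(M_n)$ has $\mathrm{tr}_n(c(Q))=\frac1n\mathrm{rank}(Q)-1$, so
\begin{equation}\label{eq:rank}
\|c(Q)\|\ge\tfrac1n\quad\text{for every projection } Q\in M_2(M_n)\text{ of rank }n+1 .
\end{equation}
\end{example}

\begin{proposition}\label{prop:notsp}
$C(S^2)$ is not semiprojective.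
\end{proposition}

\begin{proof}
Take $B=G_1$, $J_m=I_{1/m}$, so that $B/J=G_0$ by Proposition~\ref{prop:limit}, and suppose that the identity of $G_0$ lifts to $\psi\colon G_0\to G_{1/m}$. The elements $\psi(1)-1$ and $\psi(p)-p$ vanish modulo $J$, so by \eqref{eq:norm} they have norm less than $1$ after increasing $m$. Then $\psi$ is unital, and $Q=\rho_m\psi(p)$ is a projection at distance less than $1$ from $p_m$. It has rank $m+1$ and $c(Q)=\rho_m\psi(c)=0$, which contradicts \eqref{eq:rank}.
\end{proof}

\section{A gap lemma}\label{sec:gap}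

The projections $p_n$, $1-p_n$ and $\mathrm{diag}(1,0)$ realize the scalar values $c=\pm\frac1n$ and $c=0$. We show that $c$ cannot be confined strictly between two consecutive numbers $\frac1n$.

The mechanism is visible for the interval $(\frac12,1)$ in finite dimensions. Let $H=\mathbb{C}^d$ with $d\ge1$, and let $P\in M_2(B(H))$ be a projection such that all eigenvalues of $c(P)$ lie in $(\frac12,1)$. Let $L\subseteq H\oplus H$ be the range of $Q=1-P$. Its dimension is the trace of $\mathrm{Tr}_2(Q)=1-c(P)$, which is less than $\frac d2$. On the other hand the map $W\colon H\to L\oplus L$, $W\xi=(Q(\xi,0),Q(0,\xi))$, satisfies $\|W\xi\|^2=\langle(Q_{11}+Q_{22})\xi,\xi\rangle>0$ for $\xi\ne0$, so $d\le2\dim L<d$, which is absurd.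

In general we cannot count dimensions, but the range of $W$ is again a subspace of a direct sum of two copies of one space. It defines a new projection $P'\in M_2(B(L))$, and we can estimate $c(P')$. If $c(P)=\gamma$ is a scalar in $(0,1)$, the computation below gives $c(P')=\frac{\gamma}{1-\gamma}$: the reciprocal $\frac1\gamma$ drops by $1$. After finitely many steps the bound $c\le1$ is violated, unless the value $1$ is reached, which happens exactly for $\gamma=\frac1n$.

\begin{lemma}\label{lem:gap}
Let $k\ge0$ be an integer and $\frac1{k+1}<\alpha\le\beta<\frac1k$, where $\frac10=\infty$. There is no Hilbert space $H\ne0$ with a projection $P\in M_2(B(H))$ such that $\alpha\le c(P)\le\beta$.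
\end{lemma}

\begin{proof}
Induction on $k$. For $k=0$ we have $\alpha>1$, while $c(P)\le1$ by \eqref{eq:cbasic}.

Let $k\ge1$, so that $\beta<1$, and suppose that $H\neq0$ and $P$ exist. Write $c=c(P)$, $Q=1-P$, $L=Q(H\oplus H)$, and let $t_j\colon L\to H$ be the $j$-th coordinate map. Then $t_1^*\xi=Q(\xi,0)$ and $t_2^*\xi=Q(0,\xi)$, so
\[
t_1^*t_1+t_2^*t_2=1_L,\qquad t_it_j^*=Q_{ij},\qquad t_1t_1^*+t_2t_2^*=\mathrm{Tr}_2(Q)=1-c\ge1-\beta>0 .
\]
The last inequality shows that $L\ne0$ and that $1-c$ is invertible. Let $W\colon H\to L\oplus L$, $W\xi=(t_1^*\xi,t_2^*\xi)$. Then $W^*W=1-c$, so $V=W(1-c)^{-1/2}$ is an isometry and $P'=VV^*$ is a projection in $M_2(B(L))$ with entries $P'_{ij}=t_i^*(1-c)^{-1}t_j$. Thus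
\[
\mathrm{Tr}_2(P')=\sum_{j=1}^2t_j^*(1-c)^{-1}t_j .
\]
From $(1-\alpha)^{-1}\le(1-c)^{-1}\le(1-\beta)^{-1}$ and $\sum_jt_j^*t_j=1_L$ we get $\alpha'\le c(P')\le\beta'$ with $\alpha'=\frac1{1-\alpha}-1=\frac\alpha{1-\alpha}$ and $\beta'=\frac\beta{1-\beta}$. Now $\frac1{\alpha'}=\frac1\alpha-1<k$ and $\frac1{\beta'}=\frac1\beta-1>k-1$, so $\frac1k<\alpha'\le\beta'<\frac1{k-1}$. This contradicts the case $k-1$.
\end{proof}

The projections $p_{k+1}$ and $p_k$ show that neither endpoint of the interval can be admitted.

\section{A direction of descent}\label{sec:descent}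

Let $P\in M_2(B)$ be a projection and $h=h^*\in M_2(B)$. Along the path $P_t=\exp(ith)P\exp(-ith)$ the derivative of $c(P_t)$ at $t=0$ is the self-adjoint element $\Delta=\mathrm{Tr}_2(i[h,P])$. To push $\|c\|$ below $\epsilon$ we want $\Delta$ negative where $c\ge\epsilon$ and positive where $c\le-\epsilon$. Since $\Delta$ need not commute with $c$, we express this by operator inequalities: for some constant $C\ge0$,
\begin{equation}\label{eq:descent}
\sigma\Delta\le-1+C(\epsilon-\sigma c)_+\qquad\text{for }\sigma=+1\text{ and }\sigma=-1 .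
\end{equation}
On a unit vector $\xi$ in the spectral subspace where $\sigma c\ge\epsilon$ this says $\langle\sigma\Delta\xi,\xi\rangle\le-1$. Where $\sigma c<\epsilon$ there is room $(\epsilon-\sigma c)_+$ to spare, and $\sigma\Delta$ may be positive in proportion to that room.

\begin{example}\label{ex:rotation}
Let $B=M_2(\mathbb{C})$, $\omega=\left(\begin{smallmatrix}0&-1\\1&0\end{smallmatrix}\right)$, $h=\mathrm{diag}(0,-i\omega)$ and $P_0=\mathrm{diag}(e_{11},e_{11})$. Conjugation by $\exp(i\theta h)$ rotates the second block: $P_\theta=\mathrm{diag}(e_{11},q_\theta)$, where $q_\theta$ projects onto the line through $(\cos\theta,\sin\theta)$. Then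
\[
c(P_\theta)=\cos\theta\begin{pmatrix}\cos\theta&\sin\theta\\ \sin\theta&-\cos\theta\end{pmatrix},\qquad
\Delta=\frac{d}{d\theta}c(P_\theta)=\begin{pmatrix}-\sin2\theta&\cos2\theta\\ \cos2\theta&\sin2\theta\end{pmatrix}.
\]
Fix $0<\theta<\frac\pi2$. The vectors $v_+=(\cos\frac\theta2,\sin\frac\theta2)$ and $v_-=(-\sin\frac\theta2,\cos\frac\theta2)$ are eigenvectors of $c=c(P_\theta)$, and $\Delta v_+=(-\sin\frac{3\theta}2,\cos\frac{3\theta}2)=-\sin\theta\,v_++\cos\theta\,v_-$. As $\Delta$ is symmetric with trace $0$, in the basis $v_+,v_-$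
\[
c=\begin{pmatrix}\cos\theta&0\\0&-\cos\theta\end{pmatrix},\qquad\Delta=\begin{pmatrix}-\sin\theta&\cos\theta\\ \cos\theta&\sin\theta\end{pmatrix}.
\]
Let $0<\epsilon\le\cos\theta$, put $m=\epsilon+\cos\theta$, and replace $h$ by $2h/\sin\theta$. Then $(\epsilon-c)_+=\mathrm{diag}(0,m)$, $(\epsilon+c)_+=\mathrm{diag}(m,0)$, and \eqref{eq:descent} asks that
\[
\begin{pmatrix}1&-2\cot\theta\\-2\cot\theta&Cm-3\end{pmatrix}\ge0\qquad\text{and}\qquad\begin{pmatrix}Cm-3&2\cot\theta\\2\cot\theta&1\end{pmatrix}\ge0 .
\]
Both hold exactly when $Cm\ge3+4\cot^2\theta$. The constant $C$ pays for the off-diagonal entries of $\Delta$ and for its sign on the other eigenvector.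
\end{example}

In this example $c$ has trace $0$, and conjugation can bring $\|c\|=\cos\theta$ down to $0$. For $p_n$ it cannot: a commutator has trace $0$, so $\mathrm{tr}_n(\Delta)=0$ for every $h$, whereas \eqref{eq:descent} with $\epsilon\le\frac1n$ would give $\Delta\le-1$. The next proposition shows that traces are the only obstruction and that Lemma~\ref{lem:gap} removes it. We look for $h$ in the universal algebra, so that one $h$ and one $C$ serve all projections in all algebras.

\begin{proposition}\label{prop:descent}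
Let $k\ge1$, $\frac1{k+1}<\epsilon<\epsilon_1<\frac1k$ and $U=G_{\epsilon_1}$. There are $h=h^*\in M_2(U)$ and $C\ge0$ such that $\Delta=\mathrm{Tr}_2(i[h,p])$ satisfies \eqref{eq:descent} in $U$.
\end{proposition}

\begin{proof}
Write $f_\pm=(\epsilon\mp c)_+$ and $\delta(a)=\mathrm{Tr}_2(i[a,p])$ for $a\in M_2(U)_{sa}$.

\emph{Step 1: separation.} The conditions \eqref{eq:descent} are linear in $(h,C)$, so we consider in the real Banach space $(U\oplus U)_{sa}$ the convex cone
\[
S=\{(-\delta(a)+Cf_+,\ \delta(a)+Cf_-):a\in M_2(U)_{sa},\ C\ge0\}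
\]
and the set $\mathcal{O}$ of pairs $(x,y)$ with $x\ge s$ and $y\ge s$ for some scalar $s>0$. The set $\mathcal{O}$ is open, convex and nonempty, and its closure contains all pairs of positive elements. If $S$ meets $\mathcal{O}$, dividing $a$ and $C$ by $s$ gives \eqref{eq:descent}. Suppose that $S\cap\mathcal{O}=\emptyset$. The Hahn--Banach separation theorem gives a nonzero continuous real-linear functional $\Phi$ and $\gamma\in\mathbb{R}$ with $\Phi\le\gamma$ on $S$ and $\Phi\ge\gamma$ on $\mathcal{O}$, hence on $\overline{\mathcal{O}}$. Since $0\in S\cap\overline{\mathcal{O}}$, we get $\gamma=0$. So $\Phi(x,y)=\phi_+(x)+\phi_-(y)$, where $\phi_\pm$ extend by complex linearity to positive functionals on $U$, not both zero, and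
\[
\phi_+(-\delta(a)+Cf_+)+\phi_-(\delta(a)+Cf_-)\le0\qquad\text{for all }a=a^*,\ C\ge0 .
\]
Taking $a=0$, $C=1$ gives $\phi_+(f_+)=\phi_-(f_-)=0$. Taking $C=0$ and $\pm a$ gives $\phi(\delta(a))=0$ for $\phi=\phi_+-\phi_-$. By complex linearity, $\phi(\mathrm{Tr}_2[a,p])=0$ for all $a\in M_2(U)$.

\emph{Step 2: $\phi$ is tracial.} For $a=y\otimes e_{ij}$ we have $\mathrm{Tr}_2(ap)=yp_{ji}$ and $\mathrm{Tr}_2(pa)=p_{ji}y$. So $\phi([y,p_{ji}])=0$ for all $y\in U$ and all $i,j$. The set $Z=\{x\in U:\phi([y,x])=0\text{ for all }y\in U\}$ is a closed subspace, and it is closed under products because $[y,xx']=[yx,x']+[x'y,x]$. It contains $1$ and the generators $p_{ij}$, which form a self-adjoint set. Hence $Z=U$.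

\emph{Step 3: from functionals to representations.} The equation $\phi_+(f_+)=0$ says that $\phi_+$ is concentrated where $c\ge\epsilon$. For Lemma~\ref{lem:gap} we need a whole representation in which $c\ge\epsilon$, and only the difference $\phi$ is known to be tracial. The way out is that $\phi_+$ and $\phi_-$ live on disjoint parts of the spectrum of $c$. Let $g_0(\lambda)=\min\bigl(1,\frac{(\epsilon-\lambda)_+}{2\epsilon}\bigr)$ and $g_\pm=g_0(\pm c)$. Then $g_0(\lambda)=0$ exactly for $\lambda\ge\epsilon$, and $g_0(\lambda)+g_0(-\lambda)=1$: for $|\lambda|\le\epsilon$ the sum is $\frac{\epsilon-\lambda}{2\epsilon}+\frac{\epsilon+\lambda}{2\epsilon}$, and otherwise one term is $0$ and the other is $1$. So $g_++g_-=1$ and $0\le g_\pm\le\frac1{2\epsilon}f_\pm$, whence $\phi_+(g_+)=\phi_-(g_-)=0$. For a unitary $w\in U$,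
\[
\phi(wg_-w^*)=\phi_+(1)-\phi_+(wg_+w^*)-\phi_-(wg_-w^*).
\]
By Step 2 the left side does not depend on $w$, and for $w=1$ the right side is $\phi_+(1)$. The two subtracted terms are nonnegative, so $\phi_\sigma(wg_\sigma w^*)=0$ for both signs $\sigma$ and all unitaries $w$.

Choose $\sigma$ with $\phi_\sigma\ne0$, and let $(\pi,H,\xi)$ be its GNS representation: $H\ne0$, $\pi$ is unital, $\pi(U)\xi$ is dense, and $\phi_\sigma(x)=\langle\pi(x)\xi,\xi\rangle$. Then $\|\pi(g_\sigma)^{1/2}\pi(w^*)\xi\|^2=\phi_\sigma(wg_\sigma w^*)=0$. Unitaries span $U$, since a self-adjoint contraction $x$ is the real part of the unitary $x+i(1-x^2)^{1/2}$. Hence $\pi(g_\sigma)=0$, so $g_0$ vanishes on the spectrum of $\sigma\pi(c)$, and $\epsilon\le\sigma\pi(c)\le\epsilon_1$. The projection $P=\pi(p)$ for $\sigma=+1$, or $P=1-\pi(p)$ for $\sigma=-1$, has $c(P)=\sigma\pi(c)$ by \eqref{eq:cbasic}. This contradicts Lemma~\ref{lem:gap}.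
\end{proof}

The last line is the only place where the position of $\epsilon$ enters the proof of Theorem~\ref{thm:A}. If $[\epsilon,\epsilon_1]$ contains some $\frac1n$, the proposition is false: apply $\rho_n$ to \eqref{eq:descent} and use the trace argument that precedes it. This is why the values $\epsilon=\frac1n$, $n\ge2$, are left out of Theorem~\ref{thm:A}.

\section{Deforming a projection relative to an ideal}\label{sec:flow}

Fix $k,\epsilon,\epsilon_1,U,h,C$ as in Proposition~\ref{prop:descent}. Put $K=6\|h\|^2$, fix $t_0>0$ with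
\begin{equation}\label{eq:t0}
t_0C\le1,\qquad2Kt_0\le1,\qquad2t_0\|h\|\le1 ,
\end{equation}
and let $r_0=\min(\frac{t_0}2,\epsilon_1-\epsilon)$. If $B$ is unital and $P\in M_2(B)$ is a projection with $\|c(P)\|\le\epsilon_1$, let $\alpha_P\colon U\to B$ be the unital homomorphism with $p\mapsto P$, and put $h_P=\alpha_P(h)$ and $\Delta_P=\alpha_P(\Delta)=\mathrm{Tr}_2(i[h_P,P])$. Then $\|h_P\|\le\|h\|$, and with $f_\sigma=(\epsilon-\sigma c(P))_+$ and $d_\sigma=(\sigma c(P)-\epsilon)_+$,
\begin{equation}\label{eq:two}
\sigma\Delta_P\le-1+Cf_\sigma,\qquad\sigma c(P)=\epsilon-f_\sigma+d_\sigma\qquad(\sigma=\pm1).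
\end{equation}
Here $f_\sigma$ is the room and $d_\sigma$ the excess to be removed.

For $a=a^*$ let $\mathrm{ad}_{ia}(x)=i[a,x]$. This map preserves self-adjointness and has norm at most $2\|a\|$. Since left and right multiplication commute, $\exp(ita)\,x\exp(-ita)=\sum_{m\ge0}\frac{t^m}{m!}\mathrm{ad}_{ia}^m(x)$. As $\sum_{m\ge2}\frac1{m!}<\frac34$ and $2t_0\|h\|\le1$,
\begin{equation}\label{eq:tail}
\sum_{m\ge2}\frac{(2t\|h\|)^m}{m!}\le3t^2\|h\|^2=\tfrac12Kt^2\qquad(0\le t\le t_0).
\end{equation}

We first conjugate without regard to an ideal.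

\begin{lemma}\label{lem:global}
Let $B\ne0$ be unital and $P\in M_2(B)$ a projection with $\|c(P)\|\le\epsilon+r$, where $0\le r\le\epsilon_1-\epsilon$. For $0\le t\le t_0$ the projection $P_t=\exp(ith_P)P\exp(-ith_P)$ satisfies $\|c(P_t)\|\le\epsilon+r-\frac t2$.
\end{lemma}

\begin{proof}
Applying $\mathrm{Tr}_2$ to the series gives $c(P_t)=c(P)+t\Delta_P+y$ with $y=y^*$ and $\|y\|\le Kt^2$ by \eqref{eq:tail}. By \eqref{eq:two}, $d_\sigma\le r$ and \eqref{eq:t0},
\[
\sigma c(P_t)\le\epsilon-(1-tC)f_\sigma+r-t+Kt^2\le\epsilon+r-\tfrac t2\qquad(\sigma=\pm1).\qedhere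
\]
\end{proof}

For $r\le r_0$ the choice $t=2r$ removes the excess in one step. In the lifting problem, however, $P$ is prescribed modulo an ideal $I$, and the relation $\|c\|\le\epsilon$ already holds modulo $I$. So we must cut $h_P$ down to $M_2(I)$. If $I$ had a positive contraction $e$, central in $B$ and acting as a unit on $d_\sigma$, we could use $(e\otimes1_2)h_P$. The excess would be at most $re$, the gain $te$, and the second-order error at most $Kt^2e^2\le Kt^2e$; all three are multiples of the same $e$, and the computation above goes through. That the error carries the factor $e$ is essential: where $e$ is small there is no gain to absorb an error of size $Kt^2$. In general such an $e$ exists asymptotically. By a theorem of Arveson and of Akemann--Pedersen, every ideal $I$ of a C*-algebra $B$ has a \emph{quasi-central approximate unit}: a net $(e_\lambda)$ in $I$ with $0\le e_\lambda\le1$ such that $\|d-de_\lambda\|\to0$ for $d\in I$ and $\|[e_\lambda,b]\|\to0$ for $b\in B$.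

\begin{lemma}\label{lem:local}
Let $B$ be a unital C*-algebra, $I$ an ideal, and $P\in M_2(B)$ a projection with $\|c(P)+I\|\le\epsilon$ and $\|c(P)\|\le\epsilon+r$, where $0<r\le r_0$. For every $\gamma>0$ there is a projection $P'\in M_2(B)$ with
\[
P'-P\in M_2(I),\qquad\|P'-P\|\le4\|h\|r,\qquad\|c(P')\|\le\epsilon+\gamma .
\]
\end{lemma}

\begin{proof}
Since $\epsilon+r\le\epsilon_1$, the elements $h_P,\Delta_P$ are defined. Let $(e_\lambda)$ be as above, $b_\lambda=e_\lambda^{1/2}$ and $\hat b_\lambda=b_\lambda\otimes1_2$. For nets write $X_\lambda\sim Y_\lambda$ if $\|X_\lambda-Y_\lambda\|\to0$, and for self-adjoint nets write $X_\lambda\lesssim Y_\lambda$ if $X_\lambda\le Y_\lambda+\gamma_\lambda$ with scalars $\gamma_\lambda\to0$. Two properties of $b_\lambda$ are needed.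
\begin{enumerate}
\item[(a)] $[b_\lambda,x]\sim0$ for $x\in B$, hence $[\hat b_\lambda,x]\sim0$ for $x\in M_2(B)$. Indeed, if $q$ is a polynomial within $\eta$ of the square root on $[0,1]$, then $\|[b_\lambda,x]\|\le\|[q(e_\lambda),x]\|+2\eta\|x\|$, and $[q(e_\lambda),x]\sim0$.
\item[(b)] $d\sim b_\lambda db_\lambda$ for $d=d^*\in I$. Indeed, $(1-s^{1/2})^2\le(1-s^{1/2})(1+s^{1/2})=1-s$ on $[0,1]$ gives $\|d(1-b_\lambda)\|^2\le\|d(1-e_\lambda)d\|\to0$, and $d-b_\lambda db_\lambda=(1-b_\lambda)d+b_\lambda d(1-b_\lambda)$.
\end{enumerate}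
Put $t=2r\le t_0$ and
\[
h_\lambda=\hat b_\lambda h_P\hat b_\lambda\in M_2(I)_{sa},\qquad u_\lambda=\exp(ith_\lambda),\qquad P_\lambda=u_\lambda Pu_\lambda^* .
\]
Since $u_\lambda-1\in M_2(I)$, we have $P_\lambda-P\in M_2(I)$, and $\|P_\lambda-P\|=\|[u_\lambda-1,P]\|\le2\|u_\lambda-1\|\le2t\|h\|=4\|h\|r$. It remains to bound $c(P_\lambda)$ for large $\lambda$.

\emph{The expansion.} For fixed $m$, $\mathrm{ad}_{ih_\lambda}^m(P)$ is a fixed linear combination of words with $2m$ letters $\hat b_\lambda$, $m$ letters $h_P$ and one letter $P$; deleting the letters $\hat b_\lambda$ gives $\mathrm{ad}_{ih_P}^m(P)$. By (a), moving one letter $\hat b_\lambda$ past $h_P$ or $P$ changes a word by a term of norm tending to $0$. Moving $m$ of them to each end, we get $\mathrm{ad}_{ih_\lambda}^m(P)\sim\hat b_\lambda^m\,\mathrm{ad}_{ih_P}^m(P)\,\hat b_\lambda^m$. Both sides have norm at most $(2\|h\|)^m$, so the tails of the two exponential series are small uniformly in $\lambda$, and the series may be compared term by term: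
\[
P_\lambda\sim P+t\,\hat b_\lambda\,i[h_P,P]\,\hat b_\lambda+\hat b_\lambda Y_\lambda\hat b_\lambda,\qquad Y_\lambda=\sum_{m\ge2}\frac{t^m}{m!}\,\hat b_\lambda^{m-1}\mathrm{ad}_{ih_P}^m(P)\,\hat b_\lambda^{m-1}.
\]
Here $Y_\lambda=Y_\lambda^*$ and $\|Y_\lambda\|\le\frac12Kt^2$ by \eqref{eq:tail}. With $y_\lambda=\mathrm{Tr}_2(Y_\lambda)$,
\begin{equation}\label{eq:exp}
c(P_\lambda)\sim c(P)+t\,b_\lambda\Delta_Pb_\lambda+b_\lambda y_\lambda b_\lambda,\qquad\|y_\lambda\|\le Kt^2 .
\end{equation}

\emph{The estimate.} Let $\sigma=\pm1$. We bound the three terms of \eqref{eq:exp}. The element $d_\sigma$ has norm at most $r$, and it lies in $I$ because $\|c(P)+I\|\le\epsilon$; this is where that hypothesis is used. So (b) gives $d_\sigma\sim b_\lambda d_\sigma b_\lambda\le re_\lambda$, and $\sigma c(P)\lesssim\epsilon-f_\sigma+re_\lambda$ by \eqref{eq:two}. Next, (a) gives $b_\lambda f_\sigma b_\lambda\sim f_\sigma^{1/2}e_\lambda f_\sigma^{1/2}\le f_\sigma$, so $\sigma b_\lambda\Delta_Pb_\lambda\le-e_\lambda+Cb_\lambda f_\sigma b_\lambda\lesssim-e_\lambda+Cf_\sigma$.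 Finally $\sigma b_\lambda y_\lambda b_\lambda\le Kt^2e_\lambda$. Adding up,
\[
\sigma c(P_\lambda)\lesssim\epsilon-(1-tC)f_\sigma+(r-t+Kt^2)e_\lambda\le\epsilon ,
\]
because $tC\le1$ and $r-t+Kt^2\le r-\frac t2=0$ by \eqref{eq:t0}. Hence $\|c(P_\lambda)\|\le\epsilon+\gamma$ for large $\lambda$, and we take $P'=P_\lambda$.
\end{proof}

The price of asymptotic centrality is the error $\gamma$. We remove it by iteration, which converges because a step that corrects an excess $r$ moves the projection by at most $4\|h\|r$, with a constant that comes from $U$ and does not change from step to step.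

\begin{corollary}\label{cor:exact}
Under the hypotheses of Lemma~\ref{lem:local} there is a projection $P^\infty\in M_2(B)$ with $P^\infty-P\in M_2(I)$ and $\|c(P^\infty)\|\le\epsilon$.
\end{corollary}

\begin{proof}
Put $P^{(0)}=P$. Suppose that $P^{(j)}$ is a projection with $P^{(j)}-P\in M_2(I)$ and $\|c(P^{(j)})\|\le\epsilon+2^{-j}r$. Then $c(P^{(j)})+I=c(P)+I$, so Lemma~\ref{lem:local} applies to $P^{(j)}$ with $2^{-j}r$ in place of $r$ and $\gamma=2^{-j-1}r$. It gives $P^{(j+1)}$ with the same two properties for $j+1$ and $\|P^{(j+1)}-P^{(j)}\|\le4\|h\|2^{-j}r$. The sequence is Cauchy; let $P^\infty$ be its limit.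
\end{proof}

\section{Semiprojectivity}\label{sec:sp}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $B$, $J_n$, $J$ be as in Definition~\ref{def:sp} and let $\varphi\colon G_\epsilon\to B/J$ be a homomorphism.

\emph{Reduction to the unital case.} By Lemma~\ref{lem:projlift}, $\varphi(1)$ lifts to a projection $f\in B/J_n$ for some $n$. Let $D=f(B/J_n)f$, a unital C*-algebra. For $m\ge n$ the quotient map $B/J_n\to B/J_m$ sends $D$ onto the corner of $B/J_m$ cut by the image of $f$, with kernel $D_m=D\cap(J_m/J_n)=f(J_m/J_n)f$. In the same way $D$ maps onto $\varphi(1)(B/J)\varphi(1)$ with kernel $f(J/J_n)f$, and this kernel is $\overline{\bigcup_mD_m}$ because $x\mapsto fxf$ is continuous. So $\varphi$ is a unital homomorphism into $D/\overline{\bigcup_mD_m}$, and a lift into $D/D_m\subseteq B/J_m$ is a lift of the required kind. We may therefore assume that $B$ and $\varphi$ are unital.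

\emph{Lifting.} By Lemma~\ref{lem:projlift}, $\varphi(p)$ lifts to a projection $P\in M_2(B/J_m)$ for some $m$. If $\epsilon\ge1$, put $P^\infty=P$; then $\|c(P^\infty)\|\le\epsilon$ by \eqref{eq:cbasic}. If $\epsilon<1$, the hypothesis on $\epsilon$ gives $k\ge1$ with $\frac1{k+1}<\epsilon<\frac1k$. Fix $\epsilon_1\in(\epsilon,\frac1k)$ and let $r_0>0$ be as in Section~\ref{sec:flow}. The image of $c(P)$ in $B/J$ is $\varphi(c)$, of norm at most $\epsilon$. By \eqref{eq:norm} we may increase $m$ so that $\|c(P)\|\le\epsilon+r_0$ in $B/J_m$. Let $P^\infty$ be given by Corollary~\ref{cor:exact} for the algebra $B/J_m$, the ideal $I=J/J_m$ and $r=r_0$. In both cases $P^\infty\in M_2(B/J_m)$ is a projection with $\|c(P^\infty)\|\le\epsilon$ and image $\varphi(p)$ in $M_2(B/J)$. The unital homomorphism $\psi\colon G_\epsilon\to B/J_m$ with $\psi(p)=P^\infty$ satisfies $\pi_m\circ\psi=\varphi$, since both sides are unital and agree on the generators.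
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Since $1/\epsilon_n=n+\frac12$ is not an integer, $G_{\epsilon_n}$ is semiprojective by Theorem~\ref{thm:A}. The two isomorphisms are Proposition~\ref{prop:limit}. It remains to show that $A=G^0_{\epsilon_n}$ is semiprojective. We have $G_{\epsilon_n}=A\oplus\mathbb{C}1$ as vector spaces. Let $\varphi\colon A\to B/J$ be given, and let $\tilde B=B\oplus\mathbb{C}1$ be obtained by adjoining a new unit, even if $B$ is unital. The $J_m$ and $J$ are ideals of $\tilde B$, and $\varphi$ extends to a unital homomorphism $\tilde\varphi\colon G_{\epsilon_n}\to\tilde B/J$. Lift it to $\psi\colon G_{\epsilon_n}\to\tilde B/J_m$. The map $\tilde B/J_m\to\tilde B/B=\mathbb{C}$ has kernel $B/J_m$ and factors through $\tilde B/J$, where it kills $\tilde\varphi(A)\subseteq B/J$. Hence $\psi(A)\subseteq B/J_m$, and $\psi|_A$ lifts $\varphi$.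
\end{proof}

\section{Homotopy type and traces}\label{sec:homotopy}

In the universal algebra the conjugation of Lemma~\ref{lem:global} defines endomorphisms. Iterated, they deform $G_\epsilon$ into $G_{\epsilon'}$.

\begin{proof}[Proof of Theorem~\ref{thm:C}]
(i) Use Proposition~\ref{prop:descent} and Section~\ref{sec:flow} with $(\epsilon',\epsilon)$ in place of $(\epsilon,\epsilon_1)$. So $h\in M_2(G_\epsilon)$, and with $w_t=\exp(ith)$ Lemma~\ref{lem:global} reads as follows: if $\alpha\colon G_\epsilon\to D\neq0$ is a unital homomorphism with $\|\alpha(c)\|\le\epsilon'+r$ and $0\le r\le\epsilon-\epsilon'$, then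
\begin{equation}\label{eq:step}
\|c(\alpha(w_tpw_t^*))\|\le\epsilon'+r-\tfrac t2\qquad(0\le t\le t_0).
\end{equation}
Let $\pi\colon G_\epsilon\to G_{\epsilon'}$ be the canonical map. By \eqref{eq:step} with $\alpha=\mathrm{id}$, $r=\epsilon-\epsilon'$, and with $\alpha=\pi$, $r=0$, there are unital endomorphisms $\Theta_t$ of $G_\epsilon$ and $\Theta'_t$ of $G_{\epsilon'}$ with
\[
\Theta_t(p)=w_tpw_t^*,\qquad\Theta_t'(p)=\pi(w_tpw_t^*).
\]
Then $\Theta_0=\mathrm{id}$, $\Theta_0'=\mathrm{id}$ and $\pi\Theta_t=\Theta_t'\pi$, as one sees on the generators. Both paths are continuous in $t$ on the generators, hence on $*$-polynomials, hence pointwise everywhere because homomorphisms are contractive. Their powers are pointwise continuous too, by induction from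
\[
\|\Theta_t^{j+1}(x)-\Theta_s^{j+1}(x)\|\le\|\Theta_t^j(x)-\Theta_s^j(x)\|+\|(\Theta_t-\Theta_s)(\Theta_s^j(x))\| .
\]
So $\Theta^N\simeq\mathrm{id}$ and $\Theta'^N\simeq\mathrm{id}$ for all $N$, where $\Theta=\Theta_{t_0}$ and $\Theta'=\Theta'_{t_0}$.

Let $r_j=\max(\epsilon-\epsilon'-\frac{jt_0}2,0)$. We have $\|\Theta^j(c)\|\le\epsilon'+r_j$ for all $j$. This is clear for $j=0$, and $\Theta^{j+1}(c)=c(\Theta^j(w_{t_0}pw_{t_0}^*))$ has norm at most $\epsilon'+r_j-\frac{t_0}2\le\epsilon'+r_{j+1}$ by \eqref{eq:step} with $\alpha=\Theta^j$. Fix $N\ge2(\epsilon-\epsilon')/t_0$. Then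
\begin{equation}\label{eq:N}
\|\Theta^N(c)\|\le\epsilon',
\end{equation}
so there is a unital $\mu\colon G_{\epsilon'}\to G_\epsilon$ with $\mu(p)=\Theta^N(p)$, and $\mu\pi=\Theta^N\simeq\mathrm{id}$. Further $\pi\mu\pi=\pi\Theta^N=\Theta'^N\pi$, and $\pi$ is surjective, so $\pi\mu=\Theta'^N\simeq\mathrm{id}$.

(ii) Let $\tau$ be a tracial state of $G_\epsilon$, let $\epsilon'\in(\frac1{k+1},\epsilon)$, and take $\Theta$, $N$ and $w=w_{t_0}$ as in (i). From $\Theta^{j+1}(p)=\Theta^j(w)\Theta^j(p)\Theta^j(w)^*$ we see by induction that $\Theta^N(p)$ is unitarily equivalent to $p$ in $M_2(G_\epsilon)$. Since $\tau\circ\mathrm{Tr}_2$ is a trace, $\tau(c)=\tau(\Theta^N(c))$, and $|\tau(c)|\le\epsilon'$ by \eqref{eq:N}. Let $\epsilon'\downarrow\frac1{k+1}$. The tracial state $\mathrm{tr}_{k+1}\circ\rho_{k+1}$ of Example~\ref{ex:pn} takes the value $\frac1{k+1}$ on $c$.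

(iii) Suppose that $\mu\colon G_{\epsilon'}\to G_\epsilon$ satisfies $\mu\pi\simeq\mathrm{id}$ through a path $(\alpha_s)$. The path of projections $\alpha_s(1)$ meets the unit, so it is constant and $\mu\pi$ is unital. Since $\epsilon\ge\frac1n$, the homomorphism $\rho_n\colon G_\epsilon\to M_n$ exists, and $\rho_n\alpha_s(p)$ is a path of projections from $Q=\rho_n\mu\pi(p)$ to $p_n$. Hence $Q$ has rank $n+1$, while $\|c(Q)\|=\|\rho_n\mu\pi(c)\|\le\|\pi(c)\|\le\epsilon'<\frac1n$. This contradicts \eqref{eq:rank}.
\end{proof}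

\begin{thebibliography}{1}
\bibitem{OAP}
\emph{OA-Problems -- Hannes Thiel}, \texttt{http://hannesthiel.org/oa-problems}.
\end{thebibliography}
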